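\title{Large antichains in convex families of sets}

\begin{abstract}
A family of sets is convex if it contains every set that lies between two of its members. We prove a conjecture of P.~Frankl: every nonempty convex family $\mathcal F$ of subsets of an $n$-element set contains an antichain of size at least $2^{-n}\binom{n}{\lfloor n/2\rfloor}|\mathcal F|$. The constant is best possible for every $n$. We also prove a version in which $n$ is replaced by a bound on the number of neighbors that a member has in the family. The antichain is obtained as the zero set of a strictly increasing integer labeling. We weight labelings by binomial coefficients of a large order $k$ and lower $k$ to $0$ two units at a time; each step rests on a quadratic inequality on the squares of the family.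
\end{abstract}

\section{Introduction}

Let $n$ be a positive integer, $[n]=\{1,\dots,n\}$, and let $2^{[n]}$ be the family of all subsets of $[n]$. A family $\mathcal F$ of sets is \emph{convex} if $A\subseteq B\subseteq C$ and $A,C\in\mathcal F$ imply $B\in\mathcal F$. Families closed under taking subsets or under taking supersets are convex, and so is the intersection of two convex families. An \emph{antichain} is a family no member of which is a proper subset of another, and the \emph{width} $w(\mathcal F)$ is the largest size of an antichain contained in $\mathcal F$. How small can the ratio $w(\mathcal F)/|\mathcal F|$ be for a convex family $\mathcal F\subseteq 2^{[n]}$?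

For $m\ge0$ put
\[
c_m=2^{-m}\binom{m}{\lfloor m/2\rfloor}.
\]
Sperner's theorem states that $w(2^{[n]})=\binom{n}{\lfloor n/2\rfloor}$, so the full cube has ratio $c_n$. From $\binom{2a}{a}=2\binom{2a-1}{a-1}=\frac{2a(2a-1)}{a^2}\binom{2a-2}{a-1}$ we get $c_m=c_{m+1}$ for odd $m$, and
\begin{equation}\label{eq:c}
\frac{c_{N-2}}{c_N}=\frac{N}{N-1}\quad(N\ge2\text{ even}),\qquad
\frac{c_{N-2}}{c_N}=\frac{c_{N-1}}{c_{N+1}}=\frac{N+1}{N}\quad(N\ge3\text{ odd}).
\end{equation}
In particular the sequence $c_m$ is nonincreasing; by Stirling's formula it decays like $\sqrt{2/(\pi m)}$.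

For an arbitrary family the sets of the most frequent size form an antichain, so the ratio is at least $1/(n+1)$, and a maximal chain $\emptyset\subset\{1\}\subset\dots\subset[n]$ attains this value. For $n\ge2$ we have $1/(n+1)<c_n$, because the $n+1$ binomial coefficients $\binom ni$ sum to $2^n$ and are not all equal. Convexity excludes such examples: a convex family that contains $A\subseteq C$ contains the whole interval between them, which is a cube of dimension $m=|C\setminus A|\le n$ with ratio $c_m\ge c_n$. Long chains thus come with wide cubes around them, and one would guess that the largest cube is the worst case. This is the conjecture of P.~Frankl stated in \cite{post}: every nonempty convex family $\mathcal F\subseteq2^{[n]}$ contains an antichain $\mathcal G$ with $|\mathcal G|/|\mathcal F|\ge c_n$. We prove it.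

\begin{theorem}\label{thm:main}
Every nonempty convex family $\mathcal F\subseteq 2^{[n]}$ contains an antichain of size at least $c_n|\mathcal F|$. The constant $c_n$ is best possible for every $n$.
\end{theorem}

Most of the proof sees the ground set only through the local structure of $\mathcal F$. Call two sets $x,y$ \emph{neighbors} if $|x\triangle y|=1$.

\begin{theorem}\label{thm:deg}
Let $\mathcal F$ be a finite nonempty convex family of finite sets in which every member has at most $\Delta$ neighbors in $\mathcal F$. If $\Delta$ is odd, then $\mathcal F$ contains an antichain of size at least $c_\Delta|\mathcal F|$, and this is sharp for $\mathcal F=2^{[\Delta]}$. If $\Delta$ is even, then $\mathcal F$ contains an antichain of size at least $c_{\Delta+1}|\mathcal F|$.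
\end{theorem}

Both sharpness statements are Sperner's theorem. A subset of $[n]$ has $n$ neighbors in $2^{[n]}$, so for odd $n$ Theorem~\ref{thm:deg} contains Theorem~\ref{thm:main}. For even $n$ it gives only $c_{n+1}=\frac{n+1}{n+2}c_n$, and the missing factor is recovered by a parity argument that uses the ground set. We do not classify the extremal families, and we do not claim the constant $c_\Delta$ in Theorem~\ref{thm:deg} for even $\Delta$.

Section~\ref{sec:labels} reduces both theorems to a single step, in which two auxiliary free coordinates are removed. Section~\ref{sec:shift} splits the family into blocks, each of which either keeps its labels or shifts them, and shows that shifting is good enough when the mean label of the block is far from $0$. Section~\ref{sec:var} treats blocks with mean near $0$ by bounding the variance of the labels, and Section~\ref{sec:even} contains the parity argument.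

\section{Labelings and binomial weights}\label{sec:labels}

From now on $\mathcal F$ is a finite nonempty convex family of finite sets, whose members we denote by $x,y,z$. An \emph{edge} is a pair $(x,y)$ of members of $\mathcal F$ with $y=x\cup\{i\}$ and $i\notin x$; it goes \emph{up} from $x$ and \emph{down} from $y$. A \emph{labeling} is a function $\sigma\colon\mathcal F\to2\mathbb Z$ such that $\sigma(y)\ge\sigma(x)+2$ for every edge $(x,y)$. An example is $\sigma(x)=2|x|-r$ with $r$ even.

If $x\subsetneq y$ are members of $\mathcal F$, add the elements of $y\setminus x$ to $x$ one at a time. By convexity all intermediate sets lie in $\mathcal F$, so $x$ and $y$ are joined by a path of upward edges and $\sigma(x)<\sigma(y)$. Hence \emph{the zero set of a labeling is an antichain}. This is the first of two uses of convexity; the family $\{\emptyset,\{1,2\}\}$ has no edges, and the conclusion fails for $\sigma\equiv0$.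

We must find a labeling with many zeros. The number of zeros is a rigid quantity, so we embed it in a family of smoother ones. For even $k\ge0$ and even $s$ let
\[
g_k(s)=2^{-k}\binom{k}{(k+s)/2},\qquad V_k(\sigma)=\sum_{x\in\mathcal F}g_k(\sigma(x)),
\]
where $g_k(s)=0$ for $|s|>k$. Then $V_0(\sigma)$ is the number of zeros of $\sigma$, and $g_k(0)=c_k$.

The quantity $V_k$ has a meaning of its own. Add $k$ new elements to the ground set and consider the product $\mathcal F\times2^{[k]}$, ordered by inclusion in both coordinates. The function $\sigma(x)+2|A|-k$ of the pair $(x,A)$ is strictly increasing, so its zero set is an antichain, and that antichain has $\sum_x\binom{k}{(k-\sigma(x))/2}=2^kV_k(\sigma)$ members. When $k$ is very large the free coordinates dominate: $g_k$ is almost constant on the range of a fixed labeling, so $V_k(\sigma)\approx c_k|\mathcal F|$, and the bound of Theorem~\ref{thm:main} holds for the product up to a factor $1-o(1)$. The plan is to delete the free coordinates two at a time, which preserves the parity of the labels, and to gain at each step as much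 as the full cube does. For the cube $2^{[n]}$ with $n$ even and $\sigma=2|x|-n$, the antichain above is the middle level of a cube of dimension $N=n+k$, so $V_k(\sigma)=2^nc_N$, while Sperner's theorem in dimension $N-2$ gives $V_{k-2}(\tau)\le2^nc_{N-2}$ for every labeling $\tau$. The gain to aim for is therefore $c_{N-2}/c_N$.

\begin{proposition}\label{prop:step}
Let $k\ge2$ be even and let $\sigma$ be a labeling of $\mathcal F$.
\begin{itemize}
\item[(a)] If $\Delta$ is odd, every member of $\mathcal F$ has at most $\Delta$ neighbors in $\mathcal F$, and $N=\Delta+k$, then there is a labeling $\tau$ with $V_{k-2}(\tau)\ge\frac{N+1}{N}V_k(\sigma)$.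
\item[(b)] If $n$ is even, $\mathcal F\subseteq2^{[n]}$, and $N=n+k$, then there is a labeling $\tau$ with $V_{k-2}(\tau)\ge\frac{N}{N-1}V_k(\sigma)$.
\end{itemize}
\end{proposition}

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:deg} from Proposition~\ref{prop:step}]
Let $m=\Delta$ under the hypotheses of (a) and $m=n$ under those of (b). By \eqref{eq:c}, the factor in the proposition equals $c_{m+k-2}/c_{m+k}$ in both cases. Let $\sigma_0(x)=2|x|$, with values in $[0,R]$ for some even $R$, and let $2L\ge R$. Apply the proposition for $k=2L,2L-2,\dots,2$ in turn. The factors telescope, and the zero set of the last labeling is an antichain, so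
\[
w(\mathcal F)\ \ge\ \frac{c_m}{c_{m+2L}}V_{2L}(\sigma_0)\ \ge\ c_m|\mathcal F|\,\frac{g_{2L}(R)}{c_{m+2L}}\ \ge\ c_m|\mathcal F|\,\frac{g_{2L}(R)}{g_{2L}(0)}.
\]
The second inequality holds because $g_{2L}$ is nonincreasing on the nonnegative even integers, and the third because $c_{m+2L}\le c_{2L}=g_{2L}(0)$. Finally,
\[
\frac{g_{2L}(R)}{g_{2L}(0)}=\prod_{j=1}^{R/2}\frac{L-j+1}{L+j}\ \longrightarrow\ 1\qquad(L\to\infty),
\]
so $w(\mathcal F)\ge c_m|\mathcal F|$. Part (a) gives Theorem~\ref{thm:deg} for odd $\Delta$ and, applied with $\Delta+1$ in place of $\Delta$, for even $\Delta$. Theorem~\ref{thm:main} follows from (a) with $\Delta=n$ if $n$ is odd and from (b) if $n$ is even.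
\end{proof}

\section{Staying and shifting}\label{sec:shift}

Fix an even $k\ge2$ and a labeling $\sigma$. Let $P=\{x\in\mathcal F:|\sigma(x)|\le k\}$ be the set of members of positive weight. In a sum over members $x$ we write $\sigma$ for $\sigma(x)$ and $g$ for $g_k(\sigma(x))$, and we drop the argument $x$ of other functions in the same way; $\sum_C$ denotes the sum over $x\in C$.

The new labeling $\tau$ will differ from $\sigma$ by $0$ or $\pm2$ at each member, so we need the effect of these moves on the weights. For even $s$ with $|s|\le k$,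
\begin{align}
g_{k-2}(s)&=g_k(s)\,\frac{k^2-s^2}{k(k-1)},\qquad g_{k-2}(s\pm2)=g_k(s)\,\frac{(k\mp s)(k\mp s-2)}{k(k-1)},\label{eq:stay}\\
&\tfrac12\bigl(g_{k-2}(s)+g_{k-2}(s\pm2)\bigr)=g_k(s)\Bigl(1\mp\frac sk\Bigr).\label{eq:shift}
\end{align}
Indeed, with $p=(k+s)/2$ and $q=(k-s)/2$, the coefficients $\binom{k-2}{p-1}$, $\binom{k-2}{p}$, $\binom{k-2}{p-2}$ equal $\binom kp/(k(k-1))$ times $pq$, $q(q-1)$, $p(p-1)$ respectively, which is \eqref{eq:stay}; and \eqref{eq:shift} follows from $(k\pm s)+(k\mp s-2)=2(k-1)$.

So keeping the labels pays when their second moment under the weights $g$ is small. The average of keeping and shifting is \emph{linear} in the label, and it pays when the mean label is far from $0$ and we shift toward $0$.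

\begin{example}\label{ex:three}
Let $k=2$, so that $g_2(0)=\frac12$, $g_2(\pm2)=\frac14$, and $V_0$ counts zeros.
\begin{itemize}
\item[(i)] Let $\mathcal F=2^{[2]}$ with labels $-2,0,0,2$. Then $V_2=\frac32$ and $N=4$, so part (b) asks for $V_0\ge\frac43\cdot\frac32=2$. Staying gives $2$; shifting all labels gives $1$.
\item[(ii)] Let $\mathcal F=\{\emptyset,\{1\},\{2\}\}\subseteq2^{[2]}$ with labels $0,2,2$. Then $V_2=1$ and we need $V_0\ge\frac43$. Staying gives $1$ and lowering all labels gives $2$. The mean label is $1$, and the average of the two values is $\frac32=V_2\cdot(1+\frac12)$, as \eqref{eq:shift} predicts.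
\item[(iii)] Let $\mathcal F=\{\{1\},\{2\},\{3\}\}\subseteq2^{[4]}$ with labels $-2,0,2$. Then $V_2=1$ and we need $V_0\ge\frac65$, but adding a constant to $\sigma$ never gives more than $1$. Raising the first label alone gives $2$.
\end{itemize}
\end{example}

Case (iii) shows that different parts of $\mathcal F$ must be allowed to move differently. What constrains such a move are the edges with no slack. Call an edge $(x,y)$ \emph{tight} if $x,y\in P$ and $\sigma(y)=\sigma(x)+2$. If $x$ is raised, then $y$ must be raised, so the raised set has to be closed upward along tight edges, and by \eqref{eq:shift} we want the mean of $\sigma$ on it to be negative. The sets $\{f<c\}$ are closed upward when $f$ is nonincreasing along tight edges. This suggests taking for $f$ the best weighted least-squares approximation of $\sigma$ among such functions. We use the following textbook fact.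

\begin{lemma}[Karush--Kuhn--Tucker conditions]\label{lem:kkt}
Let $\Phi$ be a differentiable convex function on $\mathbb R^M$, let $\ell_i$ $(i\in I)$ and $\ell_j'$ $(j\in J)$ be finitely many affine functions, and let $Q$ be the set where all $\ell_i\le0$ and all $\ell'_j=0$. A point $u\in Q$ minimizes $\Phi$ on $Q$ if and only if there are numbers $\lambda_i\ge0$ and $\mu_j\in\mathbb R$ with $\nabla\Phi(u)+\sum_i\lambda_i\nabla\ell_i+\sum_j\mu_j\nabla\ell'_j=0$ and $\lambda_i\ell_i(u)=0$ for all $i$. If $Q\ne\emptyset$ and $\Phi$ is a quadratic polynomial with positive definite quadratic part, then the minimizer exists and is unique.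
\end{lemma}

Let $f\colon P\to\mathbb R$ minimize $\frac12\sum_Pg(\sigma-f)^2$ subject to $f(y)-f(x)\le0$ for all tight edges $(x,y)$, and let $E$ be the set of tight edges $(x,y)$ with $f(x)=f(y)$. By Lemma~\ref{lem:kkt} there are numbers $\lambda_e\ge0$ on the tight edges, zero outside $E$, such that the derivative in each variable $f(x)$ vanishes:
\begin{equation}\label{eq:flow}
g\,(\sigma-f)=\sum_{\rm down}\lambda_e-\sum_{\rm up}\lambda_e\qquad\text{at every }x\in P.
\end{equation}
Here and below $\sum_{\rm down}$ and $\sum_{\rm up}$ run over the edges of $E$ that go down from $x$ and up from $x$. Thus $\lambda$ is an upward flow on $E$ whose net inflow at $x$ is $g(\sigma-f)$.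

The \emph{blocks} are the connected components of the graph $(P,E)$. Let $C$ be a block. Then $f$ is constant on $C$, and so is $\sigma-2|x|$. Summing \eqref{eq:flow} over $C$, each $\lambda_e$ cancels, so $\sum_Cg(\sigma-f)=0$: the value $f$ is the weighted mean of $\sigma$ on $C$. If $U\subseteq C$ is closed upward along $E$, the same sum over $U$ is the flow entering $U$, which is nonnegative; hence no such $U$ has a smaller mean than $C$, and this is why a block will be moved as a whole. We attach to $C$ its mass, its normalized mean and its gain under staying,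
\[
G=\sum_Cg,\qquad t=\frac{|f|}{k}\in[0,1],\qquad\rho=\frac1G\sum_Cg_{k-2}(\sigma).
\]
In Example~\ref{ex:three}, case (i) is one block with $f=0$ and $\rho=\frac43$, and case (ii) is one block with $f=1$ and $t=\frac12$; in both, $\lambda=\frac14$ on every edge satisfies \eqref{eq:flow}. In case (iii) there are no edges, $f=\sigma$, and the blocks are single points.

\begin{lemma}\label{lem:shift}
Let $\theta\ge0$, and suppose that every block with $t\le\theta$ has $\rho\ge1+\theta$. Then there is a labeling $\tau$ with $V_{k-2}(\tau)\ge(1+\theta)V_k(\sigma)$.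
\end{lemma}

\begin{proof}
Let $S=\{x\in P:f<-\theta k\}$, $T=\{x\in P:f>\theta k\}$ and $M=P\setminus(S\cup T)$; these are unions of blocks. Let $\tau_1$ be obtained from $\sigma$ by adding $2$ on $S\cup\{\sigma>k\}$, and $\tau_2$ by subtracting $2$ on $T\cup\{\sigma<-k\}$.

These are labelings. Let $(x,y)$ be an edge. If $\sigma(y)\ge\sigma(x)+4$, the difference of the two labels drops by at most $2$ and remains at least $2$. Let $\sigma(y)=\sigma(x)+2$. For $\tau_1$ we must show that $y$ is raised if $x$ is. If $\sigma(x)>k$, then $\sigma(y)>k$. If $x\in S$ and $y\in P$, the edge is tight, so $f(y)\le f(x)$ and $y\in S$. If $x\in S$ and $y\notin P$, then $\sigma(y)>\sigma(x)\ge-k$ forces $\sigma(y)>k$. For $\tau_2$ we must show that $x$ is lowered if $y$ is. If $\sigma(y)<-k$, then $\sigma(x)<-k$. If $y\in T$ and $x\in P$, then $f(x)\ge f(y)$ and $x\in T$. If $y\in T$ and $x\notin P$, then $\sigma(x)<\sigma(y)\le k$ forces $\sigma(x)<-k$.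

Members outside $P$ keep their label or move away from $0$, so they contribute nothing to $V_{k-2}(\tau_1)$ and $V_{k-2}(\tau_2)$. By \eqref{eq:shift},
\[
\tfrac12\bigl(V_{k-2}(\tau_1)+V_{k-2}(\tau_2)\bigr)=\sum_Sg\Bigl(1-\frac\sigma k\Bigr)+\sum_Tg\Bigl(1+\frac\sigma k\Bigr)+\sum_Mg_{k-2}(\sigma).
\]
A block in $S$ contributes $G(1-f/k)=G(1+t)$, a block in $T$ contributes $G(1+f/k)=G(1+t)$, and $t>\theta$ in both cases. A block in $M$ has $t\le\theta$ and contributes $\rho G\ge(1+\theta)G$. The masses $G$ add up to $V_k(\sigma)$, so the average is at least $(1+\theta)V_k(\sigma)$, and one of $\tau_1,\tau_2$ has the required property.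
\end{proof}

Parts (a) and (b) of Proposition~\ref{prop:step} are the conclusion of Lemma~\ref{lem:shift} for $\theta=\frac1N$ and $\theta=\frac1{N-1}$. It remains to bound $\rho$ from below on blocks with small $t$.

\section{The variance of a block}\label{sec:var}

For even $s$ put $\kappa(s)=k(k-1)g_{k-2}(s)\ge0$, and write $\kappa$ for $\kappa(\sigma(x))$, so that $\kappa=g\,(k^2-\sigma^2)$ on $P$ by \eqref{eq:stay}. For a block $C$ let
\[
v=\sum_Cg(\sigma-f)^2,\qquad K=\sum_C\kappa .
\]
Since $f$ is the mean of $\sigma$, we have $\sum_Cg\sigma^2=f^2G+v$, and therefore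
\begin{equation}\label{eq:K}
k(k-1)\rho\,G=K=k^2(1-t^2)G-v.
\end{equation}
A lower bound for $\rho$ is thus an upper bound for the variance $v/G$ of the labels. The information we have about a block is the flow \eqref{eq:flow}, and convexity acts through squares. An arbitrary flow satisfies no relation around a square, but a flow of least energy comes from a potential, and a potential does.

\subsection*{The potential}
For even $s\in[-k,k-2]$ let
\begin{equation}\label{eq:omega}
\omega_s=2^{-k}\binom{k-1}{(k+s)/2}=\frac{k-s}{2k}\,g_k(s)=\frac{k+s+2}{2k}\,g_k(s+2)>0,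
\end{equation}
where the two expressions come from $\binom{k-1}{p}=\frac{k-p}{k}\binom kp=\frac{p+1}{k}\binom{k}{p+1}$. Give the edge $e=(x,y)\in E$ the weight $\omega_e=\omega_{\sigma(x)}$. Seen from a member $x\in P$, each edge of $E$ going down has weight $\frac{k+\sigma}{2k}g$ and each edge going up has weight $\frac{k-\sigma}{2k}g$. Example~\ref{ex:cube} will show why these weights are the right ones.

Among all $\lambda\ge0$ on $E$ that satisfy \eqref{eq:flow}, take from now on the one minimizing $\frac12\sum_e\lambda_e^2/\omega_e$, and put $a_e=\lambda_e/\omega_e$. Lemma~\ref{lem:kkt} gives multipliers $-\varphi(x)$ for the equations \eqref{eq:flow} and $\mu_e\ge0$ for the constraints $-\lambda_e\le0$, with $a_e=\varphi(y)-\varphi(x)+\mu_e$ and $\mu_e\lambda_e=0$ for $e=(x,y)$. If $a_e>0$, then $\mu_e=0$; if $a_e=0$, then $\varphi(y)-\varphi(x)=-\mu_e\le0$. In both cases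
\begin{equation}\label{eq:pot}
a_e=\bigl(\varphi(y)-\varphi(x)\bigr)^+\qquad(e=(x,y)\in E),
\end{equation}
where $r^+=\max(r,0)$. For $x\in P$ let $d$ and $u$ be the numbers of edges of $E$ going down and up from $x$, and put
\[
D=d+u,\qquad\alpha=\sum_{\rm down}a_e,\qquad\beta=\sum_{\rm up}a_e,\qquad\gamma=\alpha+\beta.
\]
Dividing \eqref{eq:flow} by $g/(2k)$ gives
\begin{equation}\label{eq:X}
(k+\sigma)\alpha-(k-\sigma)\beta=X,\qquad\text{where }X=2k(\sigma-f).
\end{equation}

\begin{example}\label{ex:cube}
Let $\mathcal F=2^{[n]}$ with $n$ of either parity, let $\sigma=2|x|-r$ with $r$ even, and suppose $|\sigma|\le k$ everywhere, so that all edges are tight. Put $N=n+k$ and $b=(r-n)/2$, so that $|x|=\frac{n+\sigma}2+b$ and $n-|x|=\frac{n-\sigma}2-b$. Expanding the products,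
\begin{equation}\label{eq:cube}
(k+\sigma)|x|-(k-\sigma)(n-|x|)=N\sigma+2kb,\qquad(k+\sigma)|x|+(k-\sigma)(n-|x|)=kn+\sigma^2+2b\sigma.
\end{equation}
By the first identity, the constant $f=-2kb/N$ and the constant $a_e=2k/N$ satisfy \eqref{eq:X}, and \eqref{eq:pot} holds with $\varphi=\frac{2k}N|x|$. By the sufficiency in Lemma~\ref{lem:kkt} these are the two minimizers. So the cube is a single block with $t=2|b|/N$, and the weights $\omega_s$ make $a_e$ constant on it. Any estimate that is lossless for constant $a_e$ is then lossless for the cube.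
\end{example}

\subsection*{Squares}
A \emph{full square} consists of $x$, $y=x\cup\{i\}$, $y'=x\cup\{j\}$, $z=x\cup\{i,j\}$ with $i\ne j$ and all four edges $xy$, $xy'$, $yz$, $y'z$ in $E$.

\begin{lemma}\label{lem:square}
Two consecutive edges $(x,y),(y,z)\in E$ lie in exactly one full square, and in every full square
\begin{equation}\label{eq:square}
a_{xy}a_{yz}+a_{xy'}a_{y'z}\le a_{xy}a_{xy'}+a_{yz}a_{y'z}.
\end{equation}
\end{lemma}

\begin{proof}
Let $y=x\cup\{i\}$ and $z=y\cup\{j\}$. The fourth vertex can only be $y'=x\cup\{j\}$, and $y'\in\mathcal F$ by convexity. From $\sigma(x)+2\le\sigma(y')\le\sigma(z)-2=\sigma(x)+2$ we see that $\sigma(y')=\sigma(y)$, so $y'\in P$ and the edges $(x,y')$, $(y',z)$ are tight. Then $f(x)\ge f(y')\ge f(z)=f(x)$, so both edges lie in $E$.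

Let $\delta=\varphi(z)-\varphi(y)-\varphi(y')+\varphi(x)$. The increments of $\varphi$ along opposite edges differ by $\delta$:
\[
\varphi(z)-\varphi(y')=\varphi(y)-\varphi(x)+\delta,\qquad\varphi(z)-\varphi(y)=\varphi(y')-\varphi(x)+\delta.
\]
Since $r\mapsto r^+$ is nondecreasing, \eqref{eq:pot} shows that $a_{y'z}-a_{xy}$ and $a_{yz}-a_{xy'}$ are both $\ge0$ if $\delta\ge0$ and both $\le0$ if $\delta\le0$. Their product is nonnegative, and expanding it gives \eqref{eq:square}.
\end{proof}

The left side of \eqref{eq:square} pairs a down-edge with an up-edge at a middle vertex; the right side pairs two up-edges at the bottom or two down-edges at the top. Summed over squares, the left side produces the products $\alpha\beta$, and the right side produces at most $\frac12(\beta^2-\sum_{\rm up}a_e^2)$ and $\frac12(\alpha^2-\sum_{\rm down}a_e^2)$. The subtracted diagonal terms are the gain, and they are where the degree enters.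

\begin{example}\label{ex:k2}
The argument is already visible for $k=2$ and a block with $f=0$. Such a block has $m_0$ members labeled $0$ and equally many, say $m\ge1$, labeled $-2$ and labeled $2$. Suppose $D\le\Delta$ on the block. By \eqref{eq:X}, $\beta=2$ at the bottom level, $\alpha=2$ at the top level, and $\alpha=\beta=\gamma/2$ at the middle level. Every edge has exactly one end in the middle level, so $\sum_{\rm mid}\gamma=4m$, and $\sum_ea_e^2\ge\sum_{\rm mid}\gamma^2/\Delta$ by the Cauchy--Schwarz inequality at each middle vertex. Summing \eqref{eq:square} over all full squares,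
\[
\tfrac14\sum_{\rm mid}\gamma^2=\sum_{\rm mid}\alpha\beta\ \le\ \tfrac12(4m+4m)-\tfrac12\sum_ea_e^2\ \le\ 4m-\frac1{2\Delta}\sum_{\rm mid}\gamma^2 .
\]
Since $\sum_{\rm mid}\gamma^2\ge(4m)^2/m_0$, this gives $m_0\ge\frac{\Delta+2}{\Delta}m$, and hence $\rho=\frac{2m_0}{m_0+m}\ge\frac{\Delta+2}{\Delta+1}$. For even $\Delta$, the ratio $\frac{\Delta+2}{\Delta}$ is that of the middle level of $2^{[\Delta]}$ to an adjacent level. Without convexity the bound fails: the chain $\emptyset\subset\{1\}\subset\{1,2\}$ with labels $-2,0,2$ has $f=0$ (take $\lambda=\frac12$ on both edges), $\Delta=2$ and $m_0=m=1$.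
\end{example}

In general there are many levels. A square whose middle vertices have label $s$ is weighted by $\kappa(s)$; with this choice the quadratic terms at each vertex combine into the square of the left side of \eqref{eq:X}. The result is a Bochner-type inequality.

\begin{lemma}\label{lem:bochner}
For every block $C$,
\[
\sum_C\kappa\gamma=2k(k-1)v\qquad\text{and}\qquad\sum_{x\in C,\ D>0}\kappa\gamma^2\Bigl(\frac1k+\frac1D\Bigr)\le4k(k-1)v.
\]
\end{lemma}

\begin{proof}
Write $A=k+\sigma$ and $B=k-\sigma$, so that $k=\frac{A+B}2$, $\sigma=\frac{A-B}2$, $\kappa=gAB$ and $X=A\alpha-B\beta$. Expanding both sides verifies the identities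
\begin{equation}\label{eq:AB}
k(A\alpha+B\beta)=\sigma X+AB\gamma,\qquad2k(A\alpha^2+B\beta^2)=X^2+AB\gamma^2:
\end{equation}
in the first, both sides equal $\frac12(A^2\alpha+B^2\beta+AB\gamma)$; in the second, both equal $A^2\alpha^2+B^2\beta^2+AB(\alpha^2+\beta^2)$. Also $\sum_Cg\sigma X=2kv$, because $\sum_Cg(\sigma-f)=0$, and $\sum_CgX^2=4k^2v$.

\emph{The identity.} Multiply \eqref{eq:flow} by $\sigma$ and sum over $C$. An edge $e=(x,y)$ contributes $\lambda_e(\sigma(y)-\sigma(x))=2\lambda_e$, so
\[
v=\sum_Cg\sigma(\sigma-f)=2\sum_e\lambda_e=\sum_C\Bigl(\sum_{\rm down}\lambda_e+\sum_{\rm up}\lambda_e\Bigr)=\frac1{2k}\sum_Cg(A\alpha+B\beta).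
\]
Multiplying by $2k^2$ and using the first identity in \eqref{eq:AB}, we get $2k^2v=2kv+\sum_C\kappa\gamma$.

\emph{The inequality.} Multiply \eqref{eq:square} by $2\kappa(\sigma(y))=2\kappa(\sigma(y'))$ and sum over the full squares in $C$. By Lemma~\ref{lem:square}, each pair consisting of a down-edge and an up-edge at the same vertex occurs exactly once on the left, so the left side is $\sum_C2\kappa\alpha\beta$. On the right, an unordered pair of distinct up-edges at a vertex determines the square, so it occurs at most once, with weight $2\kappa(\sigma+2)$; a pair of distinct down-edges occurs at most once, with weight $2\kappa(\sigma-2)$. Adding the pairs that do not complete to a full square only increases the right side. Hence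
\[
\sum_C2\kappa\alpha\beta\le\sum_C\Bigl[\kappa(\sigma+2)\Bigl(\beta^2-\sum_{\rm up}a_e^2\Bigr)+\kappa(\sigma-2)\Bigl(\alpha^2-\sum_{\rm down}a_e^2\Bigr)\Bigr].
\]
For an edge from label $s$ to label $s+2$, the term $a_e^2$ has coefficient $\kappa(s+2)$ at the lower end and $\kappa(s)$ at the upper end. Exchanging the two does not change the total, so
\[
\sum_C\bigl[\kappa(\sigma+2)\beta^2+\kappa(\sigma-2)\alpha^2-2\kappa\alpha\beta\bigr]\ \ge\ \sum_C\kappa\Bigl(\sum_{\rm up}a_e^2+\sum_{\rm down}a_e^2\Bigr)\ \ge\ \sum_{x\in C,\ D>0}\kappa\frac{\gamma^2}D,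
\]
by the Cauchy--Schwarz inequality for the $D$ edges at each vertex. By \eqref{eq:stay}, $\kappa(\sigma+2)=gB(B-2)$ and $\kappa(\sigma-2)=gA(A-2)$, so the summand on the left is
\[
g\bigl[(A\alpha-B\beta)^2-2(A\alpha^2+B\beta^2)\bigr]=\frac{k-1}k\,gX^2-\frac1k\,\kappa\gamma^2
\]
by the second identity in \eqref{eq:AB}. Summing over $C$ and using $\sum_CgX^2=4k^2v$ completes the proof.
\end{proof}

If $K=0$, then $|\sigma|=k$ on all of $C$; as $2k>2$, no tight edge joins two such members, so $C$ is a single point and $t=1$. Hence $K>0$ whenever $t<1$, and we may define the weighted mean degree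
\[
\nu=\frac1K\sum_C\kappa D .
\]

\begin{proposition}\label{prop:rho}
Every block with $t<1$ satisfies
\begin{equation}\label{eq:rho}
\rho\ \ge\ \frac{k+\nu}{k+\nu-1}\,(1-t^2).
\end{equation}
\end{proposition}

\begin{proof}
Note that $\gamma=0$ where $D=0$, and that $(\frac1k+\frac1D)^{-1}=\frac{kD}{k+D}$. The Cauchy--Schwarz inequality, Lemma~\ref{lem:bochner}, and Jensen's inequality for the concave function $D\mapsto\frac{kD}{k+D}$ on $[0,\infty)$ with weights $\kappa/K$ give
\[
4k^2(k-1)^2v^2=\Bigl(\sum_C\kappa\gamma\Bigr)^2\le4k(k-1)v\sum_C\kappa\frac{kD}{k+D}\le4k(k-1)v\cdot K\frac{k\nu}{k+\nu}.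
\]
Thus $(k-1)(k+\nu)v\le\nu K$, which also holds if $v=0$. Substitute $v=k^2(1-t^2)G-K$ from \eqref{eq:K}. Since $\nu+(k-1)(k+\nu)=k(k+\nu-1)$, we obtain $(k-1)(k+\nu)k^2(1-t^2)G\le k(k+\nu-1)K$. Dividing by $k^2(k-1)(k+\nu-1)G$ and using $K=k(k-1)\rho G$ gives \eqref{eq:rho}.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:step}(a)]
Here $D\le\Delta$, so $\nu\le\Delta$, and $\frac{k+\nu}{k+\nu-1}\ge\frac N{N-1}$ because $r\mapsto\frac r{r-1}$ is decreasing for $r>1$. For a block with $t\le\frac1N<1$, inequality \eqref{eq:rho} gives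
\[
\rho\ge\frac N{N-1}\cdot\frac{N^2-1}{N^2}=1+\frac1N .
\]
Apply Lemma~\ref{lem:shift} with $\theta=\frac1N$.
\end{proof}

This completes the proof of Theorem~\ref{thm:deg}, and of Theorem~\ref{thm:main} for odd $n$.

\section{Even dimension: counting missing edges}\label{sec:even}

Let $n$ be even, $\mathcal F\subseteq2^{[n]}$, $N=n+k\ge4$, and $\rho^*=\frac N{N-1}$. With only the bound $\nu\le n$, staying guarantees $\rho^*(1-t^2)$ and shifting guarantees $1+t$. These are equal at $t=\frac1N$, with common value $\frac{N+1}N<\rho^*$, and both fall short of $\rho^*$ when $0<t<\frac1{N-1}$. Example~\ref{ex:cube} indicates the way out. A cube has $t=2|b|/N$. In odd dimension $b=\pm\frac12$ is possible, and $t=\frac1N$ is exactly the crossing point. In even dimension $b$ is an integer, so $t=0$ or $t\ge\frac2N>\frac1{N-1}$, and the cube avoids the bad range. A block in that range should therefore lack many of the edges of the cube, which lowers $\nu$ and strengthens \eqref{eq:rho}. We make this quantitative.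

Let $C$ be a block with $t<1$. Write $\sigma=2|x|-r$ on $C$ and $b=(r-n)/2$. Since $r$ and $n$ are even, $b$ is an integer. The identities \eqref{eq:cube} hold for every $x\in C$, since they use only $\sigma=2|x|-r$. The numbers of edges of the cube at $x$ that are missing from $E$ are
\[
\delta_d=|x|-d\ge0,\qquad\delta_u=n-|x|-u\ge0,
\]
and since $\delta_d+\delta_u=n-D$, the weighted mean deficiency is $h=n-\nu=\frac1K\sum_C\kappa(\delta_d+\delta_u)$.

\begin{lemma}\label{lem:def}
If $t\le\frac1{N-1}$, then $h\rho\ge Nt-(N-1)(\rho^*-\rho)$.
\end{lemma}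

\begin{proof}
As before let $A=k+\sigma$ and $B=k-\sigma$. Count the edges of $E$ in $C$ once at their upper and once at their lower ends, giving an edge from label $s$ to label $s+2$ first the weight $2k\omega_s$ and then the weight $2k(s+1)\omega_s$. By \eqref{eq:omega}, and because $s+1$ equals $\sigma-1$ at the upper end and $\sigma+1$ at the lower end,
\[
\sum_Cg\,[Ad-Bu]=0,\qquad\sum_Cg\,[(\sigma-1)Ad-(\sigma+1)Bu]=0.
\]
These two counts compare the mean and the second moment of $\sigma$ on $C$ with those of a cube. Insert $d=|x|-\delta_d$ and $u=n-|x|-\delta_u$. By the first identity in \eqref{eq:cube} and $\sum_Cg\sigma=fG$, the first count becomes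
\begin{equation}\label{eq:first}
\sum_Cg\,[A\delta_d-B\delta_u]=(Nf+2kb)G.
\end{equation}
For the second, subtract the second identity in \eqref{eq:cube} from $\sigma$ times the first:
\[
(\sigma-1)A|x|-(\sigma+1)B(n-|x|)=(N-1)\sigma^2-kn+2(k-1)b\sigma .
\]
Now $\sum_Cg\sigma^2=k^2G-K$ and $k^2(N-1)-kn=k^2N-k(k+n)=k(k-1)N$, so
\[
\sum_Cg\,[(N-1)\sigma^2-kn]=k(k-1)NG-(N-1)K=(N-1)k(k-1)(\rho^*-\rho)G .
\]
The second count therefore reads
\begin{equation}\label{eq:second}
W:=\sum_Cg\,[(\sigma+1)B\delta_u-(\sigma-1)A\delta_d]=-(N-1)k(k-1)(\rho^*-\rho)G-2(k-1)bfG.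
\end{equation}
In $hK=\sum_Cg\,[BA\delta_d+AB\delta_u]$ write $B=(k-1)-(\sigma-1)$ in the first term and $A=(k-1)+(\sigma+1)$ in the second. Since $A\delta_d$ and $B\delta_u$ are nonnegative, their sum is at least the absolute value of their difference, and \eqref{eq:first} gives
\[
hK=(k-1)\sum_Cg\,[A\delta_d+B\delta_u]+W\ \ge\ (k-1)\,|Nf+2kb|\,G+W .
\]
Divide by $k(k-1)G$, insert \eqref{eq:second}, and put $\vartheta=-f/k$, so that $|\vartheta|=t$:
\[
h\rho\ \ge\ |2b-N\vartheta|+2b\vartheta-(N-1)(\rho^*-\rho).
\]
It remains to show that $|2b-N\vartheta|+2b\vartheta\ge Nt$. The left side is unchanged when $(b,\vartheta)$ is replaced by $(-b,-\vartheta)$, so assume $\vartheta=t\ge0$. If $b\le0$, the left side equals $Nt+2|b|(1-t)\ge Nt$. If $b>0$, then $b\ge1$ because $b$ is an integer, and the left side is at least $2b(1+t)-Nt\ge2+2t-Nt$, which is at least $Nt$ exactly when $(N-1)t\le1$.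
\end{proof}

The last case is the only place where the parity of $n$ is used. For $b=\frac12$ and $\vartheta=t=\frac1N$, the values of an odd cube, the left side would be $\frac1N$ while $Nt=1$.

\begin{lemma}\label{lem:even}
If $t\le\frac1{N-1}$, then $\rho\ge\rho^*$.
\end{lemma}

\begin{proof}
Suppose that $\eta=\rho^*-\rho>0$, and put $\xi=\rho-1+t^2$. Since $k+\nu=N-h$, inequality \eqref{eq:rho} says $(N-h-1)\rho\ge(N-h)(1-t^2)$, that is, $(N-h)\xi\ge\rho$. As $\rho>0$ and $N-h\ge k>0$, we have $\xi>0$. Moreover $N\xi-\rho=Nt^2+(N-1)\rho-N=Nt^2-(N-1)\eta$, so $h\xi\le Nt^2-(N-1)\eta$. This upper bound for $h$ is set against the lower bound of Lemma~\ref{lem:def}: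
\[
\rho\,\bigl(Nt^2-(N-1)\eta\bigr)\ \ge\ h\rho\,\xi\ \ge\ \xi\,\bigl(Nt-(N-1)\eta\bigr).
\]
Collecting terms gives $(N-1)\eta\,(\rho-\xi)\le Nt\,(\rho t-\xi)$. Here $\rho-\xi=(1-t)(1+t)$ and $\rho t-\xi=(1-t)(1+t-\rho)$. Dividing by $1-t>0$ and using $1+t\le\rho^*$, which gives $1+t-\rho\le\eta$, we obtain
\[
(N-1)(1+t)\,\eta\ \le\ Nt\,(1+t-\rho)\ \le\ Nt\,\eta .
\]
Thus $(N-1)(1+t)\le Nt$, that is, $t\ge N-1$, which contradicts $t<1$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:step}(b)]
Let $\theta=\frac1{N-1}<1$, so that $1+\theta=\rho^*$. By Lemma~\ref{lem:even}, every block with $t\le\theta$ has $\rho\ge1+\theta$, and Lemma~\ref{lem:shift} gives the labeling $\tau$.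
\end{proof}

This completes the proof of Theorem~\ref{thm:main}.

\begin{thebibliography}{1}

\bibitem{post}
\emph{Amazing: Justin Gilmer Gave A Constant Lower Bound For The Union-Closed Sets Conjecture},
\texttt{https://tagteam.harvard.edu/hub\_feeds/3915/feed\_items/5957943}.

\end{thebibliography}
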